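\title{The number of groups of cubefree order}

\begin{abstract}
Let $\operatorname{gnu}(n)$ be the number of groups of order $n$ up to isomorphism. For squarefree $n>1$ one has $\operatorname{gnu}(n)<n$. We show that this inequality does not extend to cubefree $n$: for $n=(210\cdot211\cdot421\cdot631\cdot1051)^2$ there are more than $3n$ groups of order $n$. We prove that $\operatorname{gnu}(n)<n^2$ for every cubefree $n>1$, and that the exponent $2$ cannot be lowered.
\end{abstract}

\section{Introduction}

For a positive integer $n$ let $\operatorname{gnu}(n)$ be the number of isomorphism classes of groups of order $n$. The integer $n$ is \emph{squarefree} if no prime $p$ has $p^2\mid n$, and \emph{cubefree} if no prime $p$ has $p^3\mid n$. It is known that $\operatorname{gnu}(n)\le\phi(n)<n$ for squarefree $n>1$, where $\phi$ is Euler's totient function. The following question was posed in \cite{question}.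

\begin{quote}
Does $\operatorname{gnu}(n)<n$ hold for every cubefree $n>1$?
\end{quote}

The simplest cases suggest that it does. For primes $p\ne q$ we have $\operatorname{gnu}(p)=1$, $\operatorname{gnu}(pq)\le2$ and $\operatorname{gnu}(p^2)=2$. Groups of order $p$ and $p^2$ are abelian, so a group of cubefree order still has abelian Sylow subgroups, and a square in $n$ adds only one new possibility, $C_p\times C_p$, to the list. Nevertheless the answer is no.

\begin{theorem}\label{thm:counter}
Let $n=(210\cdot211\cdot421\cdot631\cdot1051)^2=12\,371\,316\,596\,310^2$. Then $n$ is cubefree and $\operatorname{gnu}(n)>3n$.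
\end{theorem}

The cause is the number of generators. Many groups of order $n$ arise by letting a group $Q$ act on an abelian group $N$ of coprime order. A factor $C_p$ of $N$ multiplies the order by $p$, and each generator of $Q$ may act on it in up to $p-1$ ways. An abelian group of squarefree order has one generator, which matches the exponent $1$ in the squarefree bound. An abelian group of cubefree order may need two, and this suggests the exponent $2$. The next two theorems confirm it. We write $p^a\,\|\,n$ if $p^a\mid n$ and $p^{a+1}\nmid n$, and $s(n)$ for the number of solvable groups of order $n$.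

\begin{theorem}\label{thm:upper}
For every cubefree $n\ge1$,
\[
s(n)\le n^2\prod_{p\,\|\,n}\Bigl(1-\frac1p\Bigr)\prod_{p^2\,\|\,n}\frac78 ,
\]
and $\operatorname{gnu}(n)<n^2$ for every cubefree $n>1$.
\end{theorem}

\begin{theorem}\label{thm:sharp}
There is a constant $C$ such that $\operatorname{gnu}(n)\ge n^2(\log n)^{-C\log\log\log n}$ for infinitely many cubefree $n$. Consequently
\[
\limsup_{n\ \mathrm{cubefree}}\frac{\log\operatorname{gnu}(n)}{\log n}=2 .
\]
\end{theorem}

In particular the inequality $\operatorname{gnu}(n)<n$ fails for infinitely many cubefree $n$.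

Section~\ref{sec:lower} contains the lower bounds, Theorems~\ref{thm:counter} and~\ref{thm:sharp}. Theorem~\ref{thm:upper} is proved in Sections~\ref{sec:fitting}--\ref{sec:sum}. Besides textbook facts, which we recall where they are needed, we quote two results: a theorem on primes $p$ for which $p-1$ divides a small squarefree number (Theorem~\ref{thm:apr}) and the structure theorem for groups of cubefree order (Theorem~\ref{thm:de}). Throughout, all groups are finite, $C_m$ is the cyclic group of order $m$, the letters $p,q,r$ denote primes, and $\log$ is the natural logarithm.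

\section{Many semidirect products}\label{sec:lower}

\subsection{Telling semidirect products apart}

For a homomorphism $\varphi\colon Q\to\operatorname{Aut}(N)$ let $N\rtimes_\varphi Q$ be the semidirect product. A lower bound for $\operatorname{gnu}$ needs an isomorphism invariant of this group, and the image of $\varphi$ is one.

\begin{lemma}\label{lem:image}
Let $N$ be an abelian group and $Q$ a group with $\gcd(|N|,|Q|)=1$. If $N\rtimes_\varphi Q\cong N\rtimes_\psi Q$, then $\varphi(Q)$ and $\psi(Q)$ are conjugate in $\operatorname{Aut}(N)$.
\end{lemma}

\begin{proof}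
Let $G=N\rtimes_\varphi Q$ and $G'=N\rtimes_\psi Q$. If the order of $g\in G$ divides $|N|$, then the order of $gN$ divides both $|N|$ and $|Q|$, so $g\in N$. Thus $N$ is the set of elements whose order divides $|N|$, in $G$ and in $G'$, and an isomorphism $\theta\colon G\to G'$ restricts to some $\alpha\in\operatorname{Aut}(N)$. Let $c_g\in\operatorname{Aut}(N)$ be conjugation by $g$. Then $c_{\theta(g)}=\alpha c_g\alpha^{-1}$. Since $N$ is abelian, it acts trivially on itself, so $\{c_g:g\in G\}=\varphi(Q)$ and $\{c_{g'}:g'\in G'\}=\psi(Q)$. Hence $\psi(Q)=\alpha\varphi(Q)\alpha^{-1}$.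
\end{proof}

When $N$ is cyclic, $\operatorname{Aut}(N)$ is abelian, and different images give non-isomorphic groups.

\begin{example}\label{ex:420}
Let $N=C_3\times C_5\times C_7$ and $Q=C_2^2$. The automorphisms of $N$ of order at most $2$ are the sign vectors $(\epsilon_3,\epsilon_5,\epsilon_7)$, where $\epsilon_p=-1$ means inversion on $C_p$. They form a group $C_2^3$, and its subgroups isomorphic to $Q$ are the seven subgroups
\[
D_J=\Bigl\{\epsilon:\ \prod_{p\in J}\epsilon_p=1\Bigr\},\qquad\emptyset\ne J\subseteq\{3,5,7\}.
\]
By Lemma~\ref{lem:image} the seven groups $N\rtimes D_J$ of order $420$ are pairwise non-isomorphic. Writing $\operatorname{Dih}_m$ for the dihedral group of order $m$, the set $J=\{3\}$ gives $C_3\times\operatorname{Dih}_{10}\times\operatorname{Dih}_{14}$, and $J=\{3,5\}$ gives $\operatorname{Dih}_{30}\times\operatorname{Dih}_{14}$.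
\end{example}

Seven is far below $420$, but the count grows quickly with the number of primes. Let $I>1$ be squarefree, let $p_1,\dots,p_m$ be distinct primes with $I\mid p_i-1$, and let $N=\prod_iC_{p_i}$. The automorphisms of $N$ of order dividing $I$ form a group $C_I^m=\prod_{q\mid I}C_q^m$. A subgroup isomorphic to $C_I^d$ is a product of $d$-dimensional subspaces of the spaces $\mathbb F_q^m$, so the number of such subgroups is $\prod_{q\mid I}\binom md_q$, where $\binom md_q$ is the number of $d$-dimensional subspaces of $\mathbb F_q^m$. We have
\begin{equation}\label{eq:gauss}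
\binom m1_q=\frac{q^m-1}{q-1}<q^m,\qquad
\binom m2_q=\frac{q^m-1}{q^2-1}\cdot\frac{q^{m-1}-1}{q-1}>q^{m-2}\cdot q^{m-2}\quad(m\ge3).
\end{equation}
For $d=1$ the order $I\prod_ip_i$ is squarefree, and we obtain fewer than $I^m<\prod_ip_i$ groups. For $d=2$ we obtain more than $I^{2m-4}$ groups of the cubefree order $I^2\prod_ip_i$, and the ratio of the first number to the second is
\[
I^{-6}\prod_{i=1}^m\frac{I^2}{p_i}.
\]
So there is an initial cost $I^6$, and each prime $p=1+cI$ returns a factor of about $I/c$. A counterexample needs enough primes with small $c$.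

\subsection{The counterexample}

To keep $c$ small we use each prime twice, replacing $C_p$ by $C_p^2$. The diagonal matrices in $\operatorname{Aut}(C_p^2)=\operatorname{GL}_2(p)$ provide two coordinates. The automorphism group is no longer abelian, but we shall see that conjugation can only swap the two coordinates, which costs a factor $2$ per prime. With $I=210$ and $c=1,2,3,5$ (the value $c=4$ gives $841=29^2$) there are eight coordinates. We expect $210^{12}/16$ groups of order about $210^{10}(1\cdot2\cdot3\cdot5)^2$, a ratio of about $210^2/(16\cdot900)=3.0625$.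

\begin{proof}[Proof of Theorem~\ref{thm:counter}]
Put $(p_1,p_2,p_3,p_4)=(211,421,631,1051)$. Each $p_i$ is $1$ modulo $210=2\cdot3\cdot5\cdot7$, so it is not divisible by $2,3,5,7$. The table lists the remainders modulo the other primes up to $\sqrt{p_i}$; none is zero, so the $p_i$ are prime and $n$ is cubefree.
\[
\begin{array}{c|ccccccc}
 &11&13&17&19&23&29&31\\ \hline
211<15^2&2&3&&&&&\\
421<21^2&3&5&13&3&&&\\
631<26^2&4&7&2&4&10&&\\
1051<33^2&6&11&14&6&16&7&28
\end{array}
\]

\emph{The groups.} Let $N=\prod_{i=1}^4C_{p_i}^2$ and $Q=C_{210}^2$. Their orders are coprime, with product $n$. In $\operatorname{Aut}(N)=\prod_i\operatorname{GL}_2(p_i)$ let $\Delta\cong\prod_iC_{p_i-1}^2$ be the subgroup of tuples of diagonal matrices. Since $210\mid p_i-1$, the elements of $\Delta$ of order dividing $210$ form a group $C_{210}^8$. By \eqref{eq:gauss} it has more than $\prod_{q\mid210}q^{12}=210^{12}$ subgroups $D\cong Q$. For each of them fix an isomorphism $\varphi_D\colon Q\to D$ and put $G_D=N\rtimes_{\varphi_D}Q$, a group of order $n$.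

\emph{Isomorphisms.} Let $W$ be the group of the $2^4$ automorphisms of $\Delta$ that, for each $i$, fix or swap the two diagonal entries of the $i$th matrix. Suppose $G_D\cong G_{D'}$. By Lemma~\ref{lem:image}, $D'=\alpha D\alpha^{-1}$ for some $\alpha=(\alpha_i)\in\operatorname{Aut}(N)$. Let $D_i$ be the projection of $D$ to $\operatorname{GL}_2(p_i)$. If $D_i$ consists of scalar matrices, conjugation by $\alpha_i$ is trivial on $D_i$. Otherwise take a non-scalar $d\in D_i$. The eigenlines of a non-scalar diagonal matrix are exactly the two coordinate lines. The map $\alpha_i$ sends the eigenlines of $d$ to those of $\alpha_id\alpha_i^{-1}$, which is non-scalar and, being a component of an element of $D'$, diagonal. So $\alpha_i$ permutes the coordinate lines, and conjugation by $\alpha_i$ acts on diagonal matrices as the identity or as the swap. In either case conjugation by $\alpha_i$ agrees on $D_i$ with the identity or the swap, so $D'=w(D)$ for some $w\in W$. Each isomorphism class therefore contains at most $16$ of the groups $G_D$, and $\operatorname{gnu}(n)>210^{12}/16$.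

\emph{Comparison.} We have $210^5=408\,410\,100\,000$ and
\[
4p_1p_2p_3p_4=4\cdot58\,911\,031\,411=235\,644\,125\,644 .
\]
The ratio of these numbers exceeds $1.733>\sqrt3$. Hence
\[
\frac{210^{12}/16}{n}=\Bigl(\frac{210^5}{4p_1p_2p_3p_4}\Bigr)^2>3 .\qedhere
\]
\end{proof}

\subsection{Approaching the exponent $2$}

In the family above a prime $p$ multiplies the number of groups by $I^2$, which is small against $p^2$ as soon as $c$ is large. To come close to $n^2$, the prime $p$ should contribute about $p^2$, so both generators of $Q=C_I^2$ should be free to act as arbitrary automorphisms of $C_p$. This reverses the divisibility: we now want $p-1\mid I$. The initial cost is again a fixed power of $I$, so $I$ must be very small compared with the product of these primes. The following theorem of Prachar, Odlyzko and Pomerance provides such $I$; see \cite[Theorem~3]{APR} and \cite[Theorem~4.3.5]{CP}.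

\begin{theorem}\label{thm:apr}
Let $I(x)$ be the least squarefree $I\ge1$ such that the product of the primes $p$ with $p-1\mid I$ exceeds $x$. There is a constant $c$ with $I(x)<(\log x)^{c\log\log\log x}$ for all $x>16$.
\end{theorem}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
Let $x>16$, $I=I(x)$, and
\[
\mathcal P=\{p:\ p-1\mid I,\ p\nmid I\},\qquad n=I^2\prod_{p\in\mathcal P}p .
\]
Since $I$ is squarefree and prime to the elements of $\mathcal P$, the number $n$ is cubefree. The primes dividing $I$ have product $I$, so $\prod_{p\in\mathcal P}p>x/I$ and $n>xI\ge x$.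

Let $N=\prod_{p\in\mathcal P}C_p$ and $Q=C_I^2$, of coprime orders with product $n$. The group $\operatorname{Aut}(N)\cong\prod_{p\in\mathcal P}C_{p-1}$ is abelian, and its exponent divides $I$. So the two generators of $Q$ may be sent to arbitrary elements, and there are $\prod_{p\in\mathcal P}(p-1)^2$ homomorphisms $Q\to\operatorname{Aut}(N)$. A given subgroup $D$ is the image of at most $|D|^2\le|Q|^2=I^4$ of them. By Lemma~\ref{lem:image}, homomorphisms with different images give non-isomorphic groups. Hence
\[
\operatorname{gnu}(n)\ge\frac1{I^4}\prod_{p\in\mathcal P}(p-1)^2=\frac{n^2}{I^8}\prod_{p\in\mathcal P}\Bigl(1-\frac1p\Bigr)^2 .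
\]
Every $p\in\mathcal P$ satisfies $p\le I+1$, and $\prod_{j=2}^{I+1}(1-\frac1j)=\frac1{I+1}\ge\frac1{2I}$. Therefore $\operatorname{gnu}(n)\ge n^2/(4I^{10})$.

Each $I$ equals $I(x)$ only for bounded $x$, so $I(x)\ge4$ for large $x$, and then $\operatorname{gnu}(n)\ge n^2/I^{11}$. The constant $c$ of Theorem~\ref{thm:apr} is positive, because $I(x)\ge1$ and $\log\log\log x>0$ for $x>16$; thus $(\log x)^{c\log\log\log x}$ is increasing, and $n>x$ gives $I<(\log n)^{c\log\log\log n}$. So the first assertion holds with $C=11c$, for infinitely many $n$ because $n>x$ and $x$ is arbitrarily large. For these $n$,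
\[
\frac{\log\operatorname{gnu}(n)}{\log n}\ge2-C\,\frac{\log\log n\cdot\log\log\log n}{\log n},
\]
and the right side tends to $2$. By Theorem~\ref{thm:upper}, whose proof below does not use the present section, the left side is less than $2$ for all cubefree $n>1$.
\end{proof}

\section{Reduction to automorphisms of the Fitting subgroup}\label{sec:fitting}

For an upper bound we must describe every solvable group of order $n$ by an abelian group and a group acting on it. The \emph{Fitting subgroup} $\operatorname{Fit}(G)$ is the largest nilpotent normal subgroup of $G$; like every nilpotent group it is the direct product of its Sylow subgroups. If $G$ is solvable, then $C_G(\operatorname{Fit}(G))\le\operatorname{Fit}(G)$. If moreover $|G|$ is cubefree, the Sylow subgroups are abelian, and we obtain: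
\begin{equation}\label{eq:fit}
\text{if $G$ is solvable of cubefree order, $\operatorname{Fit}(G)$ is abelian and equals its centralizer.}
\end{equation}

Fix a cubefree $n>1$. For an abelian group $F$ of order dividing $n$, write $F=\prod_pF_p$ with $F_p\in\{1,C_p,C_{p^2},C_p^2\}$ its Sylow $p$-subgroup, and put $k=n/|F|$. We use repeatedly that
\begin{equation}\label{eq:coprime}
|F_p|=p^2\ \text{ implies }\ p\nmid k .
\end{equation}
Let $t(F)$ be the number of primes dividing both $|F|$ and $k$, and let $c(F)$ be the number of conjugacy classes of solvable subgroups of order $k$ in $\operatorname{Aut}(F)=\prod_p\operatorname{Aut}(F_p)$.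

The orders of $F$ and $G/F$ need not be coprime, so $G$ need not split over $F$. We recall how extensions are counted. Let $K$ act on an abelian group $F$, written additively. A $2$-cocycle $f\colon K\times K\to F$ defines a group $E_f$ on the set $F\times K$ by
\[
(a,x)(b,y)=(a+x\cdot b+f(x,y),\,xy).
\]
Every extension of $F$ by $K$ that induces the given action is isomorphic to some $E_f$, and the isomorphism type of $E_f$ depends only on the class of $f$ in $H^2(K,F)$. The group $H^2(K,F)$ is additive in $F$ and is annihilated by $|K|$ and by the exponent of $F$. Restriction to a Sylow $p$-subgroup of $K$ is injective on its $p$-primary part. Finally $H^2(C_p,C_p)\cong\mathbb Z/p$ for the trivial action.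

\begin{proposition}\label{prop:reduction}
For cubefree $n>1$ we have $s(n)\le\sum_F2^{t(F)}c(F)$, where $F$ runs over the nontrivial abelian groups of order dividing $n$, up to isomorphism.
\end{proposition}

\begin{proof}
Let $G$ be solvable of order $n$. By \eqref{eq:fit}, $\operatorname{Fit}(G)$ is isomorphic to one of the groups $F$, which is nontrivial since it equals its centralizer, and conjugation maps $G$ onto a solvable subgroup $K\le\operatorname{Aut}(F)$ with kernel $\operatorname{Fit}(G)$. So $|K|=k$. Changing the isomorphism $\operatorname{Fit}(G)\cong F$ conjugates $K$, so we may assume that $K$ is a chosen representative of its class. Then $G\cong E_f$ for a class in $H^2(K,F)=\bigoplus_pH^2(K,F_p)$, and it suffices to show that these classes give at most $2^{t(F)}$ isomorphism types.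

If $p\nmid k$, the summand $H^2(K,F_p)$ is annihilated by two coprime integers and vanishes. Let $p$ divide both $|F|$ and $k$. As $n$ is cubefree, $|F_p|=p$ and a Sylow $p$-subgroup $P$ of $K$ has order $p$. It acts trivially on $F_p$ because $|\operatorname{Aut}(F_p)|=p-1$. So $H^2(K,F_p)$ embeds in $H^2(P,F_p)\cong\mathbb Z/p$ and has order $1$ or $p$.

Choose $\lambda_p\in(\mathbb Z/p)^*$ for each of these $t(F)$ primes, and let $\beta\in\operatorname{Aut}(F)$ be multiplication by $\lambda_p$ on $F_p$ and the identity on the other factors. Then $\beta$ commutes with $K$, so $(a,x)\mapsto(\beta a,x)$ is an isomorphism $E_f\to E_{\beta f}$. On $H^2(K,F_p)$ the map $f\mapsto\beta f$ is multiplication by $\lambda_p$, and $(\mathbb Z/p)^*$ has at most two orbits on a group of order $1$ or $p$. Hence the maps $\beta$ have at most $2^{t(F)}$ orbits on $H^2(K,F)$.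
\end{proof}

The squarefree case shows the rest of the method in a few lines.

\begin{example}\label{ex:squarefree}
Let $n>1$ be squarefree. Then $F=C_d$ with $d\mid n$, $d>1$, and $t(F)=0$. The group $\operatorname{Aut}(F)$ is abelian of order $\phi(d)$. A subgroup of order $n/d$ is abelian of squarefree order, hence cyclic, hence determined by one element of $\operatorname{Aut}(F)$. So $c(F)\le\phi(d)$ and
\[
s(n)\le\sum_{d\mid n,\ d>1}\phi(d)=n-1 .
\]
The sum over all $d\mid n$ factors as $\prod_{p\mid n}\bigl((p-1)+1\bigr)$: each prime $p$ contributes $p-1$ if it divides $|F|$ and $1$ if it does not.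
\end{example}

For cubefree $n$ we follow the same pattern: count subgroups $K$ by counting generating tuples, bound the result by a product of local weights, and sum prime by prime. A prime with $p^a\,\|\,n$ has a budget of $p^{2a}$. If $F_p=C_p$, a pair of automorphisms costs $(p-1)^2$, which is within the budget. The difficulty is $F_p=C_p^2$: the budget is $p^4$, while $\operatorname{GL}_2(p)$ has about $p^8$ pairs of elements. The next section replaces $\operatorname{GL}_2(p)$ by two subgroups of order about $2p^2$.

\section{Subgroups of $\operatorname{GL}_2(p)$ of cubefree order prime to $p$}\label{sec:tori}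

Let $p$ be odd, $V=\mathbb F_p^2$, and let $Z\cong\mathbb F_p^*$ be the group of scalar matrices. We define two abelian subgroups $T^\pm$ of $\operatorname{GL}_2(p)$ containing $Z$, and involutions $w^\pm$ normalizing them.
\begin{itemize}
\item $T^+$ is the group of diagonal matrices, of order $(p-1)^2$, and $w^+$ swaps the two coordinates. Conjugation by $w^+$ sends $\operatorname{diag}(a,b)$ to $\operatorname{diag}(b,a)$.
\item Fix an $\mathbb F_p$-linear identification of $V$ with $\mathbb F_{p^2}$. Then $T^-=\mathbb F_{p^2}^*$ acts by multiplication and is cyclic of order $p^2-1$, and $w^-$ is the Frobenius map $y\mapsto y^p$. Conjugation by $w^-$ sends $x$ to $x^p$.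
\end{itemize}
Put $M^\pm=T^\pm\langle w^\pm\rangle$, so that $T^\pm$ has index $2$ in $M^\pm$.

\begin{lemma}\label{lem:tori}
Let $p$ be odd and let $H\le\operatorname{GL}_2(p)$ be solvable of cubefree order prime to $p$. Then $H$ is conjugate to a subgroup of $M^+$ or of $M^-$.
\end{lemma}

\begin{proof}
Let $A_0=\operatorname{Fit}(H)$. By \eqref{eq:fit}, $A_0$ is abelian and $C_H(A_0)=A_0$. If $A_0\le Z$, then $H$ centralizes $A_0$, so $H=A_0\le T^+$.

Otherwise take $a\in A_0\setminus Z$, and let $E=\mathbb F_p[a]$ be the algebra spanned by $1$ and $a$. Some vector $v$ is not an eigenvector of $a$, so $v,av$ is a basis and $Ev=V$. A matrix $b$ commuting with $a$ is determined by $bv$, and $bv=ev$ for some $e\in E$, so $b=e$. Thus $E$ is the centralizer of $a$ in the matrix algebra. In particular $A_0\subseteq E$, so $E$ is the linear span of $A_0$, and $H$, which normalizes $A_0$, normalizes $E$.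

The order $m$ of $a$ is prime to $p$, so the minimal polynomial $\mu$ of $a$, which has degree $2$, divides the separable polynomial $X^m-1$. If $\mu$ has two distinct roots in $\mathbb F_p$, then $a$ is diagonalizable and $E$ is conjugate to the algebra of diagonal matrices. If $\mu$ is irreducible, choose a field isomorphism $\vartheta\colon E\to\mathbb F_{p^2}$; the linear bijection $ev\mapsto\vartheta(e)$ from $V$ to $\mathbb F_{p^2}$ carries $E$ to the algebra of multiplications. So after conjugation $E^*=T^+$ or $E^*=T^-$.

The normalizer of $E$ in $\operatorname{GL}_2(p)$ acts on $E$ by $\mathbb F_p$-algebra automorphisms, with kernel the centralizer $E^*$. Each of $\mathbb F_p\times\mathbb F_p$ and $\mathbb F_{p^2}$ has exactly one nontrivial automorphism, and it is induced by $w^\pm$. Hence the normalizer of $E$ is $M^\pm$, and it contains $H$.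
\end{proof}

The hypothesis $p\nmid|H|$ cannot be dropped: $|M^+|=2(p-1)^2$ and $|M^-|=2(p^2-1)$ are prime to $p$, while $\operatorname{GL}_2(p)$ has elements of order $p$. In our application it is supplied by \eqref{eq:coprime}.

We also need the conjugacy classes outside $T^\pm$. Let $(T,w,M)$ be either triple, and call the elements of $M\setminus T$ \emph{outer}.

\begin{lemma}\label{lem:outer}
The centralizer in $T$ of an outer element is $Z$. The square of an outer element lies in $Z$, and for each $\gamma\in Z$ the outer elements with square $\gamma$ form exactly one orbit under conjugation by $T$.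
\end{lemma}

\begin{proof}
Write $\bar t=wtw^{-1}$ for $t\in T$. Every outer element acts on the abelian group $T$ as $t\mapsto\bar t$, and the fixed points of this map are the matrices $\operatorname{diag}(a,a)$, respectively the elements of $\mathbb F_p^*$. This is $Z$ in both cases. Since $w^2=1$,
\[
(tw)^2=t\bar t,\qquad y(tw)y^{-1}=t\,y\bar y^{-1}\,w\qquad(t,y\in T).
\]
The homomorphism $\nu\colon t\mapsto t\bar t$ takes values fixed by the bar, that is, in $Z$. It is onto $Z$: for $T^+$ because $\nu(\operatorname{diag}(a,1))=a$, and for $T^-$ because $x\mapsto x^{p+1}$ has an image of order $p-1$ on a cyclic group of order $p^2-1$. So $|\ker\nu|=|T|/|Z|$. The homomorphism $y\mapsto y\bar y^{-1}$ has kernel $Z$ and image in $\ker\nu$, so its image equals $\ker\nu$. Hence $tw$ and $t'w$ are $T$-conjugate if and only if $\nu(t)=\nu(t')$.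
\end{proof}

\section{Counting the subgroups $K$}\label{sec:count}

Fix $F$ and $k=n/|F|$ as in Section~\ref{sec:fitting}. For each $p$ dividing $|F|$ we single out one or two \emph{admissible pairs} $T_p\le M_p$ of subgroups of $\operatorname{Aut}(F_p)$.
\begin{enumerate}
\item[(a)] $F_p$ cyclic: $T_p=M_p$ is the subgroup of order $p-1$ of the cyclic group $\operatorname{Aut}(F_p)$, which has order $p-1$ or $p(p-1)$.
\item[(b)] $F_2=C_2^2$: $T_2=M_2$ is the subgroup of order $3$ of $\operatorname{GL}_2(2)\cong S_3$.
\item[(c)] $F_p=C_p^2$ with $p$ odd: the two pairs $T^+\le M^+$ and $T^-\le M^-$.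
\end{enumerate}
In all cases $T_p$ is abelian and normal in $M_p$, of index at most $2$. Let $K\le\operatorname{Aut}(F)$ be solvable of order $k$. Its projection to $\operatorname{Aut}(F_p)$ is solvable of order dividing $k$, and by \eqref{eq:coprime} this order is prime to $p$ when $|F_p|=p^2$. So the projection lies in $M_p$ in cases (a) and (b), and it is conjugate into $M^+$ or $M^-$ in case (c) by Lemma~\ref{lem:tori}. Conjugating at each prime separately, we may assume that $K\le Y=\prod_pM_p$ for some choice of admissible pairs.

If $Y$ were abelian, $K$ would be generated by two elements. In general two do not suffice. The group $C_3^2\rtimes C_2$ with the inverting action needs three generators, since any two of its elements generate a subgroup of order at most $9$; and it embeds in the product of the groups $M^+$ for $p=7$ and $p=13$, with each factor $C_3$ acting by matrices $\operatorname{diag}(a,a^{-1})$ at one prime and $C_2$ generated by $(w^+,w^+)$. Triples of elements of $M^\pm$ would exceed the budget $p^4$. We therefore spend two generators on the odd part of $K$, which is abelian, and describe the Sylow $2$-subgroup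 separately, by a homomorphism from a group of order at most $4$. These homomorphisms must be counted up to conjugacy: $M^+$ has $p-1$ outer involutions, but by Lemma~\ref{lem:outer} they form one class.

Let $U_p$ be the subgroup of elements of odd order of $T_p$; it is normal in $M_p$. For a group $\Sigma$, let $M_p$ act by simultaneous conjugation on
\[
\Omega_p=U_p\times U_p\times\operatorname{Hom}(\Sigma,M_p),
\]
and let $R_p(\Sigma)$ be the number of orbits, summed over the one or two admissible pairs at $p$. Let $k_2\in\{1,2,4\}$ be the largest power of $2$ dividing $k$.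

\begin{proposition}\label{prop:orbits}
We have $c(F)\le\sum_\Sigma\prod_{p\mid|F|}R_p(\Sigma)$, where $\Sigma$ runs over the groups of order $k_2$ up to isomorphism.
\end{proposition}

\begin{proof}
Fix a choice of admissible pairs and a group $\Sigma$ of order $k_2$. Put $Y=\prod_pM_p$, $U=\prod_pU_p$ and $\Omega=U\times U\times\operatorname{Hom}(\Sigma,Y)$. To $(a_1,a_2,\psi)\in\Omega$ assign the subgroup $\langle a_1,a_2,\psi(\Sigma)\rangle$ of $Y$. This is compatible with conjugation, so it induces a map from $Y$-orbits on $\Omega$ to conjugacy classes of subgroups of $Y$.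

Let $K\le Y$ have order $k$ and Sylow $2$-subgroup $S\cong\Sigma$. The group $U$ is abelian of odd order and normal in $Y$, and $Y/U$ is a $2$-group, because $M_p/T_p$ and $T_p/U_p$ are. So $A=K\cap U$ is normal in $K$, has odd order, and $K/A$ is a $2$-group. Hence $K=AS$. The group $A$ is abelian of cubefree order, so each of its Sylow subgroups, and therefore $A$ itself, is generated by two elements. Thus $K$ is assigned to some element of $\Omega$, and the number of $Y$-classes of such $K$ is at most the number of $Y$-orbits on $\Omega$.

Since $\Omega=\prod_p\Omega_p$ and $Y=\prod_pM_p$ acts componentwise, the number of $Y$-orbits is the product over $p$ of the numbers of $M_p$-orbits on $\Omega_p$. Summing this product over all choices of admissible pairs gives $\prod_pR_p(\Sigma)$. Every class counted by $c(F)$ has a representative in some $Y$, so summing over $\Sigma$ proves the claim.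
\end{proof}

\begin{lemma}\label{lem:local}
Let $\Sigma$ be a group of order $k_2$. Then $R_p(\Sigma)\le(p-1)^2$ in case \textup{(a)}, $R_2(\Sigma)=9$ in case \textup{(b)}, and in case \textup{(c)}
\[
R_p(\Sigma)\le\rho_p:=\tfrac{11}{16}(p-1)^4+\tfrac52(p-1)^2+\tfrac5{64}(p^2-1)^2 .
\]
\end{lemma}

\begin{proof}
In cases (a) and (b) the group $M_p=T_p$ is abelian and acts trivially, so $R_p(\Sigma)=|U_p|^2\,|\operatorname{Hom}(\Sigma,T_p)|$.

(a) For $p=2$ the group $T_2$ is trivial and $R_2(\Sigma)=1$. For odd $p$ we have $|U_p|\le(p-1)/2$. A cyclic group has at most four elements with $x^4=1$ and at most two with $x^2=1$, so each of $1,C_2,C_4,C_2^2$ has at most four homomorphisms to $T_p$. Hence $R_p(\Sigma)\le(p-1)^2$.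

(b) By \eqref{eq:coprime}, $k$ is odd, so $\Sigma=1$. Here $U_2=T_2$ has order $3$.

(c) Composition with a surjection $C_2^2\to\Sigma$ embeds $\operatorname{Hom}(\Sigma,M)$ equivariantly in $\operatorname{Hom}(C_2^2,M)$ for $\Sigma=1,C_2$. So it suffices to treat $C_2^2$ and $C_4$. Let $T\le M$ be one of the two pairs, $U$ the odd part of $T$, $u=|U|$, and let $z=|U\cap Z|$ be the odd part of $p-1$.

The $M$-orbits on $U^2\times\operatorname{Hom}(\Sigma,M)$ that lie over the orbit of $\psi$ correspond to the orbits on $U^2$ of the stabilizer of $\psi$. The group $T$ acts trivially on $U^2$, and all outer elements act as one involution, with $z^2$ fixed points by Lemma~\ref{lem:outer}. So there are $u^2$ orbits if the stabilizer lies in $T$, and $\frac12(u^2+z^2)$ otherwise. There are three kinds of $\psi$.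
\begin{itemize}
\item $\psi(\Sigma)\le Z$. The stabilizer is $M$. Let $\alpha$ be the number of such $\psi$.
\item $\psi(\Sigma)\le T$, $\psi(\Sigma)\not\le Z$. The stabilizer contains $T$ and, by Lemma~\ref{lem:outer}, no outer element, so the orbit has length $2$. Let $h=|\operatorname{Hom}(\Sigma,T)|$; there are $\frac12(h-\alpha)$ such orbits.
\item $\psi(\Sigma)\not\le T$. As $\Sigma$ is abelian, the stabilizer contains $\psi(\Sigma)$, hence an outer element. Let $\omega$ be the number of $M$-orbits of such $\psi$.
\end{itemize}
The number of orbits for the pair $T\le M$ is therefore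
\begin{equation}\label{eq:r}
\frac{h-\alpha}2\,u^2+(\alpha+\omega)\,\frac{u^2+z^2}2=\frac{h+\omega}2\,u^2+\frac{\alpha+\omega}2\,z^2 .
\end{equation}

Let $\Sigma=C_2^2$. A homomorphism to an abelian group is a pair of elements with $x^2=1$. There are $2$, $4$, $2$ such elements in $Z$, $T^+$, $T^-$, so $\alpha=4$, and $h=16$ for $T^+$, $h=4$ for $T^-$. If $\psi(\Sigma)\not\le T$, then $\psi^{-1}(T)$ is one of the three subgroups $\langle a\rangle$ of order $2$. Fix $b\notin\langle a\rangle$. Then $\psi(b)$ is an outer element with square $1$, and these form one class; $\psi(a)\in T$ commutes with $\psi(b)$, so it is a scalar with square $1$, namely $\pm1$. Hence $\omega=3\cdot2=6$.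

Let $\Sigma=C_4$. A homomorphism is an element with $x^4=1$. With $g=\gcd(4,p-1)\le4$ we get $\alpha=g$, and $h=g^2$ for $T^+$, while $h=4$ for $T^-$ because $4\mid p^2-1$. An outer element has $x^4=1$ if and only if its square, a scalar, is $\pm1$, so $\omega=2$.

For $T^+$ we have $u=z^2$. For $T^-$ we have $u=\tau$, the odd part of $p^2-1$. Formula \eqref{eq:r} gives
\[
\begin{array}{cc|ccc|l}
\Sigma&T&\alpha&h&\omega&\text{number of orbits}\\ \hline
C_2^2&T^+&4&16&6&11z^4+5z^2\\
C_2^2&T^-&4&4&6&5\tau^2+5z^2\\
C_4&T^+&g&g^2&2&\text{at most }9z^4+3z^2\\
C_4&T^-&g&4&2&\text{at most }3\tau^2+3z^2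
\end{array}
\]
So $R_p(\Sigma)\le11z^4+10z^2+5\tau^2$ for all four groups $\Sigma$. Finally $z\le(p-1)/2$, and $\tau\le(p^2-1)/8$ because $8\mid p^2-1$.
\end{proof}

The last line shows why the separate treatment of the Sylow $2$-subgroup is affordable. Passing from $T^\pm$ to its odd part divides the number of pairs by at least $16$ and $64$ respectively, and this outweighs the coefficients $11$ and $5$.

\section{Proof of the upper bound}\label{sec:sum}

\subsection{Solvable groups}

For $n=1$ the bound of Theorem~\ref{thm:upper} reads $s(1)\le1$. Let $n>1$. The number of groups of order $k_2=1,2,4$ is $1,1,2$, and the bounds of Lemma~\ref{lem:local} do not depend on $\Sigma$. Propositions~\ref{prop:reduction} and~\ref{prop:orbits} therefore give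
\[
s(n)\le\sum_F\ \prod_{p\mid n}W_p(F_p),
\]
where the weight $W_p(F_p)$ is the product of three factors: the bound of Lemma~\ref{lem:local} (taken to be $1$ if $F_p=1$); a factor $2$ if $p$ divides both $|F|$ and $k$, which happens exactly when $p^2\,\|\,n$ and $F_p=C_p$; and, for $p=2$, the number of groups of order $k_2$, which is $2$ exactly when $4\,\|\,n$ and $F_2=1$. The weights are
\[
\begin{array}{l|cccc}
 &F_p=C_p^2&F_p=C_{p^2}&F_p=C_p&F_p=1\\ \hline
p\,\|\,n& & &(p-1)^2&1\\
p^2\,\|\,n,\ p\text{ odd}&\rho_p&(p-1)^2&2(p-1)^2&1\\
p^2\,\|\,n,\ p=2&9&1&2&2
\end{array}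
\]
Choosing $F$ means choosing the $F_p$ independently. Adding the positive term for $F=1$, we find that $s(n)$ is at most the product over $p\mid n$ of the row sums. It remains to compare each row sum with $p^{2a}$, where $p^a\,\|\,n$.

If $p\,\|\,n$, the row sum is $(p-1)^2+1\le(p-1)^2+(p-1)=p^2(1-\frac1p)$.

If $4\,\|\,n$, the row sum at $p=2$ is $14=2^4\cdot\frac78$.

If $p$ is odd and $p^2\,\|\,n$, put $x=p-1\ge2$. The row sum is
\[
\rho_p+3x^2+1\le\tfrac{11}{16}\bigl(x^4+8x^2+2\bigr)+\tfrac5{64}p^4 .
\]
Since $x\ge2$, we have $p^4=(x+1)^4\ge x^4+4x^3+4x\ge x^4+8x^2+2$. So the row sum is at most $(\frac{11}{16}+\frac5{64})p^4=\frac{49}{64}p^4<\frac78p^4$.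

Multiplying over $p\mid n$ proves the first assertion of Theorem~\ref{thm:upper}. In particular $s(m)\le m^2$ for all cubefree $m$, with strict inequality for $m>1$, and $s(n)\le\frac78n^2$ if $4\mid n$.

\subsection{Nonsolvable groups}

We use the following theorem of Dietrich and Eick \cite{DE}.

\begin{theorem}\label{thm:de}
Every group of cubefree order is a direct product $A\times B$, where $B$ is solvable and $A$ is trivial or $A\cong\operatorname{PSL}(2,r)$ for a prime $r\ge5$.
\end{theorem}

The order of $\operatorname{PSL}(2,r)$ is $r(r^2-1)/2$. It is divisible by $4$ because $8\mid r^2-1$, and it is at least $12r$ because $r^2-1\ge24$. Let $n>1$ be cubefree. If $4\nmid n$, every group of order $n$ is solvable, and $\operatorname{gnu}(n)=s(n)<n^2$. If $4\mid n$, then for each $r$ the number of groups of order $n$ with $A\cong\operatorname{PSL}(2,r)$ is zero or at most $s(n/|A|)\le n^2/(12r)^2$. Since $\sum_{r\ge5}r^{-2}\le\sum_{j\ge5}\frac1{j(j-1)}=\frac14$, we obtain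
\[
\operatorname{gnu}(n)\le s(n)+\sum_{r\ge5}\frac{n^2}{144\,r^2}\le\Bigl(\frac78+\frac1{576}\Bigr)n^2<n^2 .
\]
This completes the proof of Theorem~\ref{thm:upper}.

\begin{thebibliography}{9}

\bibitem{APR}
Adleman, Pomerance and Rumely, Ann. of Math. 117 (1983) 173--206.

\bibitem{CP}
Crandall and Pomerance, \emph{Prime Numbers: A Computational Perspective}.

\bibitem{DE}
Dietrich and Eick, \emph{On the groups of cube-free order}, J. Algebra 292 (2005) 122--137.

\bibitem{question}
\emph{Let $gnu(n)$ be the number of groups of order $n$. If $n$ is cubefree, (there is no prime $p$ with $p^3|n$), does the inequality $gnu(n)<n$ always hold for $n>1$},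
\texttt{https://math.techqa.club/\allowbreak is-gnu-n-n-always-true-\allowbreak for-cubefree-n-1-1576793}

\end{thebibliography}
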